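# Anticommuting matrices whose squares have large rank

## 1. Three Pauli matrices and two nilpotent matrices of size three

Take the Pauli matrices
$$X=\begin{pmatrix}0&1\\1&0\end{pmatrix},\qquad Y=\begin{pmatrix}0&-i\\ i&0\end{pmatrix},\qquad Z=\begin{pmatrix}1&0\\0&-1\end{pmatrix}.$$
One multiplies out $XY=iZ=-YX$, $YZ=iX=-ZY$, $ZX=iY=-XZ$, and $X^2=Y^2=Z^2=I$. So in size $n=2$ we have three matrices, any two of which anticommute, and each square has full rank $2$. The ranks of the squares add up to $6$.

Here is a very different example, in size $n=3$. Let $E_{ab}$ be the matrix with a single $1$ in row $a$, column $b$, and put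
$$M_1=E_{21}+E_{32},\qquad M_2=E_{21}-E_{32}.$$
Among the products of $E_{21}$ and $E_{32}$ only $E_{32}E_{21}=E_{31}$ is nonzero. Hence
$$M_1M_2=E_{31},\qquad M_2M_1=-E_{31},\qquad M_1^2=E_{31},\qquad M_2^2=-E_{31}.$$
The two matrices anticommute, they are nilpotent, and still their squares are nonzero, of rank $1$.

The second example can be enlarged cheaply. Keep the first and last coordinates and replace the middle coordinate by $\mathbb C^d$ with standard basis $\varepsilon_1,\dots,\varepsilon_d$. On $\mathbb C\oplus\mathbb C^d\oplus\mathbb C$ let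
$$M_{2l-1}(u,w,z)=(0,\,u\varepsilon_l,\,w_l),\qquad M_{2l}(u,w,z)=(0,\,u\varepsilon_l,\,-w_l),\qquad 1\le l\le d .$$
The two matrices with the same $l$ multiply as above. Two matrices with different $l$ have product $0$ in both orders, so they anticommute as well. In size $n=d+2$ this gives $2(n-2)$ anticommuting matrices, each with a square of rank $1$, and rank sum $2(n-2)$.

The first kind of family has few members and squares of full rank. The second kind has many members and squares of tiny rank. How large can the sum of the ranks of the squares be if the two kinds are mixed? The square is essential in this question: in the example just given, the matrices $tE_{31}$ for any number of scalars $t$ anticommute because all their products vanish, so $\sum\operatorname{rank}(M_i)$ has no bound at all.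

## 2. The function $F(n)$ and the statements

**Definition.** Complex matrices $M_1,\dots,M_k$ are anticommuting if $M_iM_j=-M_jM_i$ for all $i\ne j$. There is no bound on $k$. Put
$$F(n)=\sup\Big\{\sum_{i=1}^k\operatorname{rank}(M_i^2)\;:\;k\ge1,\ M_1,\dots,M_k\in\mathbb C^{n\times n}\text{ pairwise anticommuting}\Big\}.$$

For $n=1$, two anticommuting numbers have product $0$, so at most one is nonzero and $F(1)=1$. For $n=2$ the Pauli matrices give $F(2)\ge6$. The function $F$ is nondecreasing: adding zero rows and columns changes neither the ranks nor the anticommutation.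

P. Hrubeš conjectured that $\sum_i\operatorname{rank}(M_i^2)\le O(n\log n)$: there is an absolute constant $C$ with $F(n)\le C\,n\log n$ for every $n\ge2$. Both families of Section 1 fit this bound. The conjecture is nevertheless false, and by a polynomial factor, already for matrices with $M_i^3=0$. To state this, let
$$H(p)=-p\log_2p-(1-p)\log_2(1-p)\qquad(0<p<1)$$
be the binary entropy; for instance $H(\tfrac12)=1$.

**Theorem 1.** Let $m,s$ be even with $2\le s\le m/2$. Put $N=2^{m/2}$, $h=s/2$, $r=\sum_{j=0}^{h}\binom mj$. There are $k=\binom ms$ pairwise anticommuting matrices of size $n=N(r+2)$ with $M_i^3=0$ and $\operatorname{rank}(M_i^2)=N$ for every $i$. Hence $F(N(r+2))\ge N\binom ms$.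

**Theorem 2.** There is $c>0$ such that for all sufficiently large $n$
$$F(n)\ \ge\ c\,\frac{n^{\theta}}{\log_2 n},\qquad \theta=\frac{\frac12+H(1/5)}{\frac12+H(1/10)}>1.26 .$$
In particular $F(n)\ge n^{1.26}$ for all large $n$, so no constant $C$ as in the conjecture exists.

**Theorem 3.**

1. For every $\alpha\in(0,\frac12]$, $\displaystyle\liminf_{n\to\infty}\frac{\log F(n)}{\log n}\ge\frac{\frac12+H(\alpha)}{\frac12+H(\alpha/2)}$.
2. If $M_i^2\ne0$ for $k$ anticommuting $n\times n$ matrices, then $k\le2n$. Hence $F(n)\le 2n^2$.
3. For large $n$ there are anticommuting $n\times n$ matrices with $\sum_i\operatorname{rank}(M_i^3)\ge n^{1.26}$.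
4. Always $\sum_i\operatorname{rank}(M_i^n)\le n(2\log_2n+1)$, with equality attained when $n$ is a power of $2$. So the conjectured bound does hold whenever no $M_i$ has a nilpotent Jordan block of size $\ge3$. The counterexamples of Theorem 1 have nilpotent blocks of size exactly $3$ as their largest blocks.

Part 2, in the form $k=O(n)$, and the $O(n\log n)$ bound in part 4 are due to Hrubeš, *On families of anticommuting matrices*. The exact growth exponent of $F$ is not determined here; it lies between $1.26$ and $2$.

We begin with parts 4 and 2, because they tell us where a counterexample has to live.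

## 3. Invertible families are logarithmic, so only nilpotent blocks of size at least three matter

We use tensor (Kronecker) products: $(P\otimes Q)(P'\otimes Q')=PP'\otimes QQ'$ and $\operatorname{rank}(P\otimes Q)=\operatorname{rank}P\cdot\operatorname{rank}Q$.

**Clifford matrices.** Let $m$ be even and $N=2^{m/2}$. For $1\le l\le m/2$ define $N\times N$ matrices
$$e_{2l-1}=Z^{\otimes(l-1)}\otimes X\otimes I^{\otimes(m/2-l)},\qquad e_{2l}=Z^{\otimes(l-1)}\otimes Y\otimes I^{\otimes(m/2-l)} .$$
Then $e_i^2=I$, and $e_ie_j=-e_je_i$ for $i\ne j$. To check the second relation, count the tensor slots in which the two factors anticommute. If $i,j$ belong to the same $l$, only slot $l$ (with $X$ and $Y$) does. If they belong to $l<l'$, only slot $l$ does: it holds $X$ or $Y$ in one and $Z$ in the other, earlier slots hold $Z$ in both, and in later slots one of the two factors is $I$. The same count shows that $Z^{\otimes m/2}$ anticommutes with every $e_i$. For $m=2$ these matrices are $X,Y,Z$. In general we have $m+1=2\log_2N+1$ anticommuting invertible matrices.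

**Lemma 1 (Hrubeš).** A family of pairwise anticommuting invertible complex $N\times N$ matrices has at most $2\log_2N+1$ members, and this is attained when $N$ is a power of $2$.

**Proof.** The matrices above attain the bound (for $N=1$ take the single matrix $1$). For the upper bound let $M_1,\dots,M_k$ be such a family, $l=\lfloor k/2\rfloor$, and assume $l\ge1$, since otherwise $k\le 1$. For $S\subset\{1,\dots,2l\}$ let $M_S$ be the product of the $M_i$, $i\in S$, in increasing order. It is invertible, so nonzero. For $j\le 2l$, moving $M_j$ past $M_S$ gives one sign for each $i\in S$ with $i\neq j$, so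
$$M_jM_SM_j^{-1}=(-1)^{|S|-[j\in S]}M_S ,$$
where $[j\in S]$ is $1$ if $j\in S$ and $0$ otherwise. So $M_S$ is a common eigenvector of the $2l$ linear maps $T\mapsto M_jTM_j^{-1}$ on $\mathbb C^{N\times N}$.

Different $S$ give different lists of eigenvalues. Suppose $S$ and $S'$ give the same list, that is, $|S|+|S'|\equiv[j\in S]+[j\in S']\pmod 2$ for all $j\le2l$. The left side does not depend on $j$. If it is even, then $S=S'$. If it is odd, then $S'$ is the complement of $S$, so $|S|+|S'|=2l$ is even, a contradiction.

Common eigenvectors with different lists of eigenvalues are linearly independent: in a shortest nontrivial linear relation, two terms differ in the eigenvalue of some map $T\mapsto M_jTM_j^{-1}$, and applying that map minus one of the two eigenvalues yields a shorter nontrivial relation. So the $2^{2l}$ matrices $M_S$ are independent in a space of dimension $N^2$. Hence $l\le\log_2N$ and $k\le2l+1\le2\log_2N+1$. $\qquad\blacksquare$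

**Proof of Theorem 3, part 4.** The purpose is to split space into pieces on which each $M_i$ is invertible or nilpotent, and to use Lemma 1 on each piece.

**Step 1: the squares commute with everything.** For $i\ne j$ we have $M_i^2M_j=-M_iM_jM_i=M_jM_i^2$. So $M_i^2$ commutes with all $M_j$, and the $M_i^2$ commute with each other.

**Step 2: splitting.** Recall that if $T$ is a complex matrix, space is the direct sum of the generalized eigenspaces $\ker(T-\lambda)^n$, and each is preserved by every matrix that commutes with $T$. Applying this to $M_1^2$, then to $M_2^2$ on each piece, and so on, we get $\mathbb C^n=\bigoplus_jV_j$, where every $V_j$ is invariant under all $M_i$ and every $M_i^2$ has a single eigenvalue on $V_j$. Hence $M_i|_{V_j}$ is invertible if this eigenvalue is nonzero, and nilpotent if it is zero.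

**Step 3: counting.** Let $n_j=\dim V_j$. The invertible ones among the $M_i|_{V_j}$ anticommute pairwise, so by Lemma 1 there are at most $2\log_2n_j+1$ of them, each contributing $n_j$ to $\sum_i\operatorname{rank}(M_i^n)$. The nilpotent ones satisfy $(M_i|_{V_j})^n=0$ since $n\ge n_j$, and contribute $0$. Therefore
$$\sum_i\operatorname{rank}(M_i^n)\le\sum_jn_j(2\log_2n_j+1)\le n(2\log_2n+1).$$
When $n$ is a power of $2$, the $2\log_2n+1$ invertible matrices of Lemma 1 contribute $n$ each and give equality.

**Step 4: Jordan blocks.** A nilpotent Jordan block of size $b$ has a square of rank $\max(b-2,0)$ and its $n$-th power is $0$, apart from the invertible blocks, which have the same rank for all powers. So $\operatorname{rank}(M_i^2)=\operatorname{rank}(M_i^n)$ exactly when $M_i$ has no nilpotent Jordan block of size $\ge3$. (If $n=1$ both ranks equal $\operatorname{rank}M_i$.) If no $M_i$ has such a block, then $\sum_i\operatorname{rank}(M_i^2)\le n(2\log_2n+1)\le3n\log_2n$ for $n\ge2$. The matrices of Theorem 1 satisfy $M^3=0\ne M^2$, so their largest nilpotent block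 has size exactly $3$. $\qquad\blacksquare$

In size $2$ there are no blocks of size $3$, so part 4 gives $F(2)\le6$, and $F(2)=6$. A counterexample to the conjecture must use nilpotent blocks of size $3$ or more, as in the second example of Section 1.

## 4. At most $2n$ matrices can have a nonzero square

Next we ask how many members a useful family can have. The examples with $2(n-2)$ members are nearly as long as possible.

**Proof of Theorem 3, part 2.** Let $M_1,\dots,M_k$ be anticommuting $n\times n$ matrices with all $M_i^2\ne0$. The plan is to compress the family to a $k\times k$ matrix of scalars that has rank at most $n$ and is antisymmetric up to its diagonal.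

A complex vector space is not a finite union of proper subspaces. The kernels of the $M_i^2$ are proper subspaces of $\mathbb C^n$, so there is $v$ with $M_i^2v\ne0$ for all $i$. Likewise, the functionals that vanish on $M_i^2v$ form a proper subspace of the dual space for each $i$, so there is a functional $\varphi$ with $\varphi(M_i^2v)\ne0$ for all $i$. Put
$$K_{ij}=\varphi(M_iM_jv)=(\varphi M_i)(M_jv).$$
So $K$ is the product of the $k\times n$ matrix with rows $\varphi M_i$ and the $n\times k$ matrix with columns $M_jv$, and $\operatorname{rank}K\le n$. By anticommutation, $K+K^T=2\operatorname{diag}\big(\varphi(M_i^2v)\big)$, which has rank $k$. Hence $k\le\operatorname{rank}K+\operatorname{rank}K^T=2\operatorname{rank}K\le2n$.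

For the bound on $F$, discard from any family the matrices with $M_i^2=0$, which contribute nothing. At most $2n$ remain, each with $\operatorname{rank}(M_i^2)\le n$. So $F(n)\le2n^2$. $\qquad\blacksquare$

For the family in Section 1 with $v=(1,0,0)$ and $\varphi(u,w,z)=z$, the matrix $K$ is block diagonal with $d$ blocks $\begin{pmatrix}1&1\\-1&-1\end{pmatrix}$, each of rank $1$: rank $d$ for $2d$ matrices.

The situation is now this. Up to $2n$ matrices with nonzero squares are allowed, and we want all these squares to have large rank.

## 5. Three-step chains with wide ends, and two attempts that give at most order $n\log n$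

**The tensor product.** The obvious way to increase the ranks is to tensor the two examples. Let $P_1,\dots,P_t$ be anticommuting invertible $N\times N$ matrices, where $N=2^{m/2}$, $m\geq 2$, $t=2\log_2N+1\ge3$, and let $M_1,\dots,M_{2d}$ be the family of Section 1. Each $(P_i\otimes M_a)^2=P_i^2\otimes M_a^2$ has rank $N$, and the size is $n=N(d+2)$. If all $2dt$ of these matrices anticommuted, the rank sum would be $2dtN$. But for $i\ne j$ and $a\ne b$,
$$(P_i\otimes M_a)(P_j\otimes M_b)=P_iP_j\otimes M_aM_b=(-P_jP_i)\otimes(-M_bM_a)=(P_j\otimes M_b)(P_i\otimes M_a).$$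
The two signs cancel and the matrices commute. This is harmless only if $M_aM_b=0$, that is, if $a,b$ belong to different values of $l$. So for each $l$ a legitimate choice may not contain both $(i,2l-1)$ and $(j,2l)$ with $i\ne j$. If it uses both $2l-1$ and $2l$, it therefore consists of just two matrices $(i,2l-1),(i,2l)$; otherwise it has at most $t$ members. The rank sum is at most $tdN\le n(2\log_2N+1)$, which is of order $n\log n$ again. What stops us is the pairs in which both factors change.

**Wide chains.** Let us instead set up the general three-step chain. Let $V=\mathbb C^N\oplus W\oplus\mathbb C^N$, and for linear maps $B_i:\mathbb C^N\to W$, $C_i:W\to\mathbb C^N$ put $M_i(u,w,z)=(0,B_iu,C_iw)$. Then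
$$M_iM_j(u,w,z)=M_i(0,B_ju,C_jw)=(0,0,C_iB_ju). \tag{1}$$
So the $M_i$ anticommute exactly when $C_iB_j+C_jB_i=0$ for $i\ne j$, we have $M_i^3=0$ automatically, and $\operatorname{rank}(M_i^2)=\operatorname{rank}(C_iB_i)\leq N$. The cost is $\dim V=2N+\dim W$.

**Clifford monomials as indices.** We need far more than $2\log_2N+1$ matrices, so they cannot all anticommute on $\mathbb C^N$. The Clifford matrices supply many invertible matrices that anticommute for part of the pairs. For $A=\{a_1<\dots<a_s\}\subset[m]=\{1,\dots,m\}$ let
$$e_A=e_{a_1}e_{a_2}\cdots e_{a_s}.$$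
Reordering gives $e_A^2=\pm I$. Passing $e_A$ through $e_B$ produces a factor $-1$ for each pair $(a,b)\in A\times B$ with $a\ne b$, and there are $s^2-|A\cap B|$ such pairs. From now on $s$ is even and all index sets have size $s$, so
$$e_Ae_B=(-1)^{s^2-|A\cap B|}e_Be_A=(-1)^{|A\cap B|}e_Be_A. \tag{2}$$
For example, with $s=2$: $e_1e_2$ and $e_1e_3$ anticommute, since $e_1e_2e_1e_3=-e_2e_3$ and $e_1e_3e_1e_2=-e_3e_2=e_2e_3$; but $e_1e_2$ and $e_3e_4$ commute.

So try to arrange
$$C_AB_B=\kappa(A,B)\,e_Ae_B \tag{3}$$
with a symmetric scalar matrix $\kappa$ indexed by the $s$-subsets of $[m]$. Then $C_AB_B+C_BB_A=\kappa(A,B)(e_Ae_B+e_Be_A)$. If $|A\cap B|$ is odd this vanishes by (2), whatever $\kappa(A,B)$ is. The requirements on $\kappa$ are only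
$$\kappa(A,A)\ne0,\qquad \kappa(A,B)=0\ \text{ if } A\ne B\text{ and }|A\cap B|\text{ is even}. \tag{4}$$
To realize (3), write $\kappa(A,B)=\sum_{D}x_D(A)\,y_D(B)$ as a sum of $\rho$ products. Take $W=\mathbb C^\rho\otimes\mathbb C^N$ with basis vectors $\delta_D$ in the first factor, and put $B_Bu=\sum_Dy_D(B)\,\delta_D\otimes e_Bu$ and $C_A(\delta_D\otimes w)=x_D(A)\,e_Aw$; composing gives (3). The size is $N(\rho+2)$ and the rank sum is $N\binom ms$. So everything depends on how small the rank of $\kappa$ can be.

**The identity kernel.** The first choice that satisfies (4) is $\kappa(A,B)=1$ for $A=B$ and $0$ otherwise. Its rank is $\binom ms$, so the rank sum $N\binom ms$ is smaller than the size $N\big(\binom ms+2\big)$: worse than linear. Any $\kappa$ that vanishes at all pairs $A\ne B$ is an invertible diagonal matrix and has the same rank. Such a $\kappa$ never uses the freedom that (4) leaves at odd intersections, and this freedom is the only thing that can lower the rank.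

## 6. A polynomial that vanishes at the even intersection sizes

Let $\kappa(A,B)=f(|A\cap B|)$ with a polynomial $f$. To vanish at all pairs $A\neq B$, $f$ would need the zeros $0,1,\dots,s-1$ when all these intersection sizes occur, so degree $s$. Condition (4) only asks for the zeros $0,2,\dots,s-2$, since an even intersection size of two different $s$-sets, $s$ even, is at most $s-2$. That is degree $s/2$, and a polynomial of low degree in $|A\cap B|$ has low rank.

**Proof of Theorem 1.** Let $m,s,N,h,r$ be as in the theorem, and $e_1,\dots,e_m$ the Clifford matrices of size $N$.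

**Step 1: the polynomial.** We want $f(|A\cap B|)$ as a short sum of products. Put
$$f(x)=\prod_{l=0}^{h-1}(x-2l).$$
It has degree $h=s/2$, vanishes at $0,2,\dots,s-2$, and $f(s)=\prod_{l=0}^{h-1}(s-2l)\ne0$. The polynomials $\binom x0,\binom x1,\dots,\binom xh$ have degrees $0,1,\dots,h$, so they form a basis of the polynomials of degree at most $h$, and we can write $f(x)=\sum_{j=0}^hc_j\binom xj$. (For $s=4$: $f(x)=x(x-2)=2\binom x2-\binom x1$.) Since $\binom{|A\cap B|}j$ is the number of $j$-subsets $D$ of $A\cap B$,
$$\sum_{D\subset A\cap B,\ |D|\le h}c_{|D|}=f(|A\cap B|). \tag{5}$$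
The condition $D\subset A\cap B$ is the product of the conditions $D\subset A$ and $D\subset B$. So (5) writes $f(|A\cap B|)$ as a sum of $r$ products, one for each $D\subset[m]$ with $|D|\le h$.

**Step 2: the maps.** We now turn (5) into maps. Let $\mathcal D$ be the set of all $D\subset[m]$ with $|D|\le h$, so $|\mathcal D|=r$. Let $W=\mathbb C^{\mathcal D}\otimes\mathbb C^N$, with standard basis $(\delta_D)$ of $\mathbb C^{\mathcal D}$. For each $s$-subset $A$ of $[m]$ define $B_A:\mathbb C^N\to W$ and $C_A:W\to\mathbb C^N$ by
$$B_Au=\sum_{D\in\mathcal D,\,D\subset A}\delta_D\otimes e_Au,\qquad C_A(\delta_D\otimes w)=\begin{cases}c_{|D|}\,e_Aw& D\subset A,\\0&\text{otherwise.}\end{cases}$$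
For $s$-subsets $A,B$ and $u\in\mathbb C^N$,
$$C_AB_Bu=\sum_{D\in\mathcal D,\,D\subset B}C_A(\delta_D\otimes e_Bu)=\sum_{D\in\mathcal D,\,D\subset A\cap B}c_{|D|}\,e_Ae_Bu,$$
so by (5)
$$C_AB_B=f(|A\cap B|)\,e_Ae_B. \tag{6}$$

**Step 3: anticommutation.** We check that $C_AB_B+C_BB_A=0$ for $A\ne B$. By (6) the left side is $f(|A\cap B|)(e_Ae_B+e_Be_A)$. If $|A\cap B|$ is odd, the bracket is $0$ by (2). If $|A\cap B|$ is even, then it lies in $\{0,2,\dots,s-2\}$, because $A\ne B$ and $s$ is even, so $f(|A\cap B|)=0$.

**Step 4: the matrices.** On $V=\mathbb C^N\oplus W\oplus\mathbb C^N$, of dimension $N+rN+N=N(r+2)$, put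
$$M_A(u,w,z)=(0,\ B_Au,\ C_Aw).$$
By (1), $M_AM_B(u,w,z)=(0,0,C_AB_Bu)$, so Step 3 gives $M_AM_B=-M_BM_A$ for $A\ne B$. Applying $M_A$ once more to $(0,0,C_AB_Au)$ gives $0$, so $M_A^3=0$. Finally, by (6) with $A=B$ and $e_A^2=\pm I$,
$$M_A^2(u,w,z)=(0,0,\pm f(s)\,u),$$
which has rank $N$ since $f(s)\ne0$. There are $\binom ms$ sets $A$, so the rank sum is $N\binom ms$. $\qquad\blacksquare$

**The smallest case.** Let $m=4$, $s=2$. Then $N=4$, $h=1$, $f(x)=x$, $c_0=0$, $c_1=1$, $r=1+4=5$. We get six matrices of size $4\cdot7=28$, with $C_AB_B=|A\cap B|\,e_Ae_B$. Disjoint pairs such as $\{1,2\},\{3,4\}$ are settled by the factor $|A\cap B|=0$, pairs that share one element by the Clifford sign. The rank sum is $6\cdot4=24$, less than the size, so nothing is gained yet.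

**Larger cases.** The ratio of rank sum to size is $\binom ms/(r+2)$; compare it with the value $2\log_2n+1$ that invertible families reach for $n$ a power of $2$.

- For $m=10$, $s=2$: ratio $45/13<3.5$, while $n=2^5\cdot13>2^8$, so $2\log_2n+1>17$.
- For $m=20$, $s=4$: ratio $4845/213<23$, while $n=2^{10}\cdot213>2^{17}$, so $2\log_2n+1>35$.
- For $m=30$, $s=6$: $r=1+30+435+4060=4526$, ratio $593775/4528>131$, while $n=2^{15}\cdot4528<2^{28}$, so $2\log_2n+1<57$.

In the third case the rank sum exceeds $n(2\log_2n+1)$. The ratio grows exponentially in $m$, as we now show, and the size is at most exponential in $m$; this yields a power of $n$.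

## 7. Entropy estimates and the exponent

Roughly, if $s\approx\alpha m$ then $\binom ms\approx2^{mH(\alpha)}$ and $r\approx2^{mH(\alpha/2)}$. So the rank sum is about $2^{m(1/2+H(\alpha))}$ in size about $2^{m(1/2+H(\alpha/2))}$. The following two bounds make this precise.

**Lemma 2.** Let $m\ge1$ be an integer. If $h$ is an integer with $0<h/m\le\frac12$, then $\sum_{j\le h}\binom mj\le2^{mH(h/m)}$. If $s$ is an integer with $0<s<m$, then $\binom ms\ge2^{mH(s/m)}/(m+1)$.

**Proof.** For the first bound let $p=h/m\le\frac12$. Then $\frac p{1-p}\le1$, so $p^j(1-p)^{m-j}\ge p^h(1-p)^{m-h}$ for $j\le h$. By the binomial theorem,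
$$1\ge\sum_{j\le h}\binom mjp^j(1-p)^{m-j}\ge p^h(1-p)^{m-h}\sum_{j\le h}\binom mj=2^{-mH(p)}\sum_{j\le h}\binom mj .$$

For the second bound let $p=s/m$ and $t_j=\binom mjp^j(1-p)^{m-j}$. Then
$$\frac{t_{j+1}}{t_j}=\frac{(m-j)\,s}{(j+1)(m-s)}\ge1\iff ms\ge jm+m-s\iff j+1\le s+\frac sm\iff j+1\le s,$$
the last step because $j+1$ and $s$ are integers and $0<s/m<1$. So $t_s$ is the largest of the $m+1$ terms $t_0,\dots,t_m$. They sum to $1$, hence $t_s\ge1/(m+1)$, and $t_s=\binom ms2^{-mH(s/m)}$. $\qquad\blacksquare$

For $m=2s$ the second bound reads $\binom{2s}s\ge4^s/(2s+1)$.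

**Proof of Theorem 2.** Let $\beta=\frac12+H(\frac1{10})$, $\gamma=\frac12+H(\frac15)$, so $\theta=\gamma/\beta$.

**Step 1: $\theta>1.26$.** From the definition of $H$,
$$H(\tfrac15)=\tfrac15\log_25+\tfrac45(\log_25-2)=\log_25-\tfrac85,$$
$$H(\tfrac1{10})=\log_210-\tfrac9{10}\log_29=1+\log_25-\tfrac95\log_23 .$$
Use $2.3219<\log_25<2.3220$ and $1.58496<\log_23<1.58497$. Then $H(\frac15)>0.7219$; moreover $H(\frac1{10})>3.3219-2.852946>0.4689$ and $H(\frac1{10})<3.3220-2.852928<0.46908$. Hence $\gamma>1.2219$ and $0.9689<\beta<0.96908$. Since $1.26\cdot0.96908<1.2211<1.2219$, we get $\theta>1.26$.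

**Step 2: a sequence of sizes.** Apply Theorem 1 with $m=10q$, $s=2q$, $h=q$, for $q\ge1$; these satisfy $m,s$ even and $2\le s\le m/2$. Let $n_q=2^{5q}(r+2)$ be the size. By Lemma 2, $r\le2^{10qH(1/10)}$. Also $2\le2^{10qH(1/10)}$, since $10H(\frac1{10})>4$. Hence
$$n_q\le2^{5q}\big(2^{10qH(1/10)}+2\big)\le2\cdot2^{5q+10qH(1/10)}=2\cdot2^{10\beta q}. \tag{7}$$
By Lemma 2 the rank sum is at least
$$2^{5q}\binom{10q}{2q}\ge\frac{2^{5q}\,2^{10qH(1/5)}}{10q+1}=\frac{2^{10\gamma q}}{10q+1}. \tag{8}$$

**Step 3: all large $n$.** It remains to pass from the sizes $n_q$ to arbitrary $n$. Given $n\ge2^{1+10\beta}$, let $q=\lfloor(\log_2n-1)/(10\beta)\rfloor\ge1$. Then, with (7),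
$$n_q\le2\cdot2^{10\beta q}\le n<2\cdot2^{10\beta(q+1)},$$
so $2^{10\beta q}>n\,2^{-1-10\beta}$, and raising to the power $\theta=\gamma/\beta$ gives $2^{10\gamma q}>2^{-(1+10\beta)\theta}n^\theta$. Further, $10q+1\le\frac{\log_2n}\beta+1\le3\log_2n$, because $1/\beta<2$ and $\log_2n\ge1$. Since $F$ is nondecreasing, (8) yields
$$F(n)\ge F(n_q)\ge\frac{2^{10\gamma q}}{10q+1}\ge\frac{2^{-(1+10\beta)\theta}}3\cdot\frac{n^\theta}{\log_2n}. \tag{9}$$
This is the claim with $c=\frac13 2^{-(1+10\beta)\theta}$. As $\theta>1.26$, the right side exceeds $n^{1.26}$ for all large $n$. Hence $F(n)/(n\log n)\to\infty$, and the conjecture is false. $\qquad\blacksquare$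

**Proof of Theorem 3, part 1.** We repeat this with a general proportion. Fix $\alpha\in(0,\frac12]$. For even $m\ge2/\alpha$ let $s=2\lfloor\alpha m/2\rfloor$. Then $s$ is even and $2\le s\le\alpha m\le m/2$, so Theorem 1 applies; let $D_m=2^{m/2}(r+2)$ be its size. As $m\to\infty$ we have $s/m\to\alpha$ and $h/m\to\alpha/2$. By Lemma 2 and the continuity of $H$,
$$D_m\le2^{m/2}\big(2^{mH(h/m)}+2\big)\le2^{(\frac12+H(\alpha/2)+o(1))m},\qquad 2^{m/2}\binom ms\ge2^{(\frac12+H(\alpha)+o(1))m}.$$

Given $n$, let $m$ be the largest even integer $\ge2/\alpha$ with $D_m\le n$. For large $n$ it exists, since at least one such $m$ qualifies and $D_m\ge2^{m/2}$ allows only finitely many. Moreover $m\to\infty$ as $n\to\infty$, because $m\ge m_1$ as soon as $n\ge D_{m_1}$. By maximality,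
$$n<D_{m+2}\le2^{(\frac12+H(\alpha/2)+o(1))m},$$
where replacing $m+2$ by $m$ in the exponent is absorbed in the $o(1)$. By monotonicity $F(n)\ge F(D_m)\ge2^{(\frac12+H(\alpha)+o(1))m}$. Dividing logarithms,
$$\frac{\log F(n)}{\log n}\ge\frac{\frac12+H(\alpha)+o(1)}{\frac12+H(\alpha/2)+o(1)},$$
and the claim follows. The value $\alpha=\frac15$ gives the exponent $\theta$ of Theorem 2, which is about $1.2610$. $\qquad\blacksquare$

## 8. From squares to cubes by doubling the dimension

The matrices of Theorem 1 satisfy $M_A^3=0$, so as they stand they say nothing about $\sum_i\operatorname{rank}(M_i^3)$. One extra tensor factor of dimension $2$ repairs this.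

**Proof of Theorem 3, part 3.**

**Step 1: a sign that anticommutes with the chain.** With $V=\mathbb C^N\oplus W\oplus\mathbb C^N$ and $M_A$ as in Theorem 1, let $\omega(u,w,z)=(u,-w,z)$. Then $\omega^2=1$, and
$$\omega M_A(u,w,z)=(0,-B_Au,C_Aw),\qquad M_A\omega(u,w,z)=(0,B_Au,-C_Aw),$$
so $\omega M_A=-M_A\omega$.

**Step 2: the new matrices anticommute.** Let $E=\begin{pmatrix}0&1\\0&0\end{pmatrix}$, so $E^2=0$, and on $V\otimes\mathbb C^2$ put
$$M_A'=M_A\otimes I_2+\omega\otimes E .$$
The term with $E^2$ drops out of $M'_AM'_B$, and for all $A,B$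
$$M'_AM'_B+M'_BM'_A=(M_AM_B+M_BM_A)\otimes I_2+(M_A\omega+\omega M_A+M_B\omega+\omega M_B)\otimes E=(M_AM_B+M_BM_A)\otimes I_2 .$$
For $A\ne B$ this is $0$, so the $M'_A$ anticommute. For $A=B$ it gives $M_A'^2=M_A^2\otimes I_2$.

**Step 3: the cubes.** Multiplying by $M_A'$ once more,
$$M_A'^3=(M_A^2\otimes I_2)(M_A\otimes I_2+\omega\otimes E)=M_A^3\otimes I_2+M_A^2\omega\otimes E=M_A^2\omega\otimes E,$$
which has rank $\operatorname{rank}(M_A^2)\cdot1=N$, since $\omega$ is invertible and $E$ has rank $1$.

**Step 4: the count.** A family of Theorem 1 of size $n_q$ becomes a family of size $2n_q$, with cubes of the same ranks as the squares had before. Given a large $n$, let $n'=\lfloor n/2\rfloor\ge n/3$ and choose $q$ for $n'$ as in Step 3 of the proof of Theorem 2, so that $n_q\le n'$ and $2n_q\le n$. Pad the family of size $2n_q$ with zeros to size $n$. By (8) and the last inequality of (9), applied to $n'$,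
$$\sum_A\operatorname{rank}(M_A'^3)\ge c\,\frac{n'^{\,\theta}}{\log_2n'}\ge c\,3^{-\theta}\,\frac{n^\theta}{\log_2n},$$
and this exceeds $n^{1.26}$ for all large $n$ because $\theta>1.26$. $\qquad\blacksquare$
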